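# A power saving for ordered matchings against a triangle

## 1. Two disjoint edges in three orders

Take four vertices $1<2<3<4$. There are three perfect matchings on them: the sequential one $\{12,34\}$, the crossing one $\{13,24\}$ and the nested one $\{14,23\}$. Color the edges of the complete graph on $1<2<\dots<N$ red and blue. How large must $N$ be to force either a blue triangle or a red copy of a given one of these matchings? The order matters here: a red sequential copy is a choice of $a<b<c<d$ with $ab$ and $cd$ red, a red nested copy needs $ad$ and $bc$ red, and so on.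

First forget the order and ask only for two disjoint red edges. Then $N=5$ is the answer. If no two red edges are disjoint, then the red edges lie in a star or form a triangle. On five vertices the complement of a star contains a blue $K_4$. The complement of a triangle contains a blue triangle formed by the two outside vertices and one vertex of the red triangle. On four vertices, a red triangle with all other edges blue shows that $4$ is too small.

For the sequential matching, $N=6$ suffices: $\{1,2,3\}$ is not a blue triangle, so it contains a red edge, and so does $\{4,5,6\}$; these two edges form a red sequential pair. But $N=5$ does not suffice. Color $15,23,24,34$ red and the rest blue. The blue graph is bipartite with parts $\{1,5\}$ and $\{2,3,4\}$, and the only disjoint red pairs consist of $15$ and an edge of the triangle $234$, which is nested.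

For the crossing and the nested matching, even $N=6$ fails. Color the triangles $123$ and $456$ red and the rest blue. The blue graph is bipartite, and any two disjoint red edges lie in different triangles, hence are sequential. So the order of the vertices changes the answer.

**Definition (ordered graphs and ordered Ramsey numbers).** An *ordered graph* is a simple graph with a linear order $\prec$ on its vertices. An ordered graph $H$ is *contained* in an ordered graph $G$ if there is an injection $\phi:V(H)\to V(G)$ such that $u\prec v$ implies $\phi(u)\prec\phi(v)$ and each edge $uv$ of $H$ goes to an edge $\phi(u)\phi(v)$ of $G$; nothing is required of non-edges. Let $K_N^<$ be the ordered complete graph on $N$ vertices. Then $r_<(G,H)$ is the smallest $N$ such that every red/blue coloring of the edges of $K_N^<$ contains a red copy of $G$ or a blue copy of $H$. An *ordered matching* $M_n$ is an ordered graph on $n$ vertices, $n$ even, whose edges form a perfect matching.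

In this language we have just shown $r_<(\{12,34\},K_3)=6$ and $r_<(\{13,24\},K_3)\ge 7$, $r_<(\{14,23\},K_3)\ge7$.

The argument for the sequential matching extends: cut $3n/2$ vertices into $n/2$ consecutive triples; each triple contains a red edge, so $3n/2$ vertices suffice for the sequential matching on $n$ vertices. For a general matching we have no such structure. What we do have is a quadratic bound. The Erdős–Szekeres bound says that a graph on at least $\binom{k+r-2}{r-1}$ vertices contains a $K_r$ or an independent set of size $k$. With $r=3$, $k=n$, any coloring of $K^<_{\binom{n+1}{2}}$ has a blue triangle or a red $K_n$, and a red $K_n$ contains every ordered graph on $n$ vertices. So $r_<(M_n,K_3)\le\binom{n+1}2$. But a matching is far sparser than $K_n$. Does there exist $\varepsilon>0$ such that $r_<(M_n,K_3)=O(n^{2-\varepsilon})$ for every ordered matching $M_n$, where neither $\varepsilon$ nor the implied constant depends on $n$ or on the matching? The problem is taken from "Ordered Ramsey Numbers", https://www.emergentmind.com/topics/ordered-ramsey-numbers. The answer is yes.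

## 2. Three theorems, and why the third gives the other two

**Theorem 1.** There is an absolute constant $C$ such that $r_<(M_n,K_3)\le C\,n^{2-2^{-264}}$ for every even $n$ and every ordered matching $M_n$.

The constants of the talk are fixed once and for all:
$$a=2^{130},\quad A=2^{131},\quad Q=2^{a},\quad q=Q/2,\quad \lambda=q^{1/2},\quad K=2^{15},\quad \zeta=2^{-124},$$
$$\varepsilon(\beta)=\frac{\beta}{(A+5)a},\qquad \varepsilon_r=\varepsilon\Big(\frac1{2(r-1)}\Big).$$
No attempt is made to optimize them. Note that $\varepsilon_3=\varepsilon(1/4)=\dfrac1{4(2^{131}+5)2^{130}}>2^{-264}$, because $2^{263}+5\cdot2^{132}<2^{264}$.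

**Theorem 2.** For every $r\ge3$ there is $C_r$ such that every ordered graph $G$ on $n$ vertices with maximum degree at most $n^{\varepsilon_r}$ satisfies
$$r_<(G,K_r)\le C_r\,n^{\,r-1-(\varepsilon_3+\dots+\varepsilon_r)}.$$

A matching has maximum degree $1$, so Theorem 1 is the case $r=3$, $G=M_n$.

What do we know about the blue graph $H$ of a coloring of $K_N^<$ without a blue triangle and without a red $M_n$? The blue neighborhood of a vertex spans only red edges, so it has fewer than $n$ vertices. And by Erdős–Szekeres every not too small set contains a sizable $H$-independent set. The next theorem says that such information suffices.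

**Theorem 3.** Let $0<\beta\le1/2$ and $\varepsilon=\varepsilon(\beta)$. There is $n_0(\beta)$ such that the following holds for $n\ge n_0(\beta)$. Let $G$ be an ordered graph on $n$ vertices with maximum degree at most $D:=n^\varepsilon$. Let $d\ge n$ and $N\ge n^{1-\varepsilon}d$ be integers, and let $H$ be a graph on $[N]$ such that

* (H1) every vertex has $H$-degree at most $d$;
* (H2) every set of at least $n^{1-\varepsilon}/16$ vertices contains an $H$-independent set of size at least $n^\beta$.

Then the complement of $H$ contains $G$ as an ordered graph.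

**Deduction of Theorems 1 and 2 from Theorem 3.** The purpose is to gain a factor $n^{1-\varepsilon_r}$, instead of $n$, in each passage from $K_{r-1}$ to $K_r$. Let $r\ge3$, let $G$ have $n$ vertices and maximum degree at most $n^{\varepsilon_r}$, and put $\beta=\frac1{2(r-1)}$, $d=r_<(G,K_{r-1})$ and $N=\lceil n^{1-\varepsilon_r}d\rceil$. Here $r_<(G,K_2)=n$, and $d\ge n$ always, since an all-red coloring on $n-1$ vertices contains neither $G$ nor a blue $K_{r-1}$.

Suppose a coloring of $K_N^<$ has no blue $K_r$, and let $H$ be its blue graph. If some vertex has blue degree at least $d$, then its blue neighborhood contains a red $G$ or a blue $K_{r-1}$; the latter would extend to a blue $K_r$, so there is a red $G$. Otherwise (H1) holds. For (H2), take $k=\lceil n^\beta\rceil\le2n^\beta$. The graph $H$ has no $K_r$, and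
$$\binom{k+r-2}{r-1}=\prod_{i=1}^{r-1}\frac{k-1+i}{i}\le k^{r-1}\le2^{r-1}n^{1/2}\le\frac{n^{1-\varepsilon_r}}{16}$$
for large $n$; the first inequality holds since $k-1\le i(k-1)$ for $i\ge1$. By Erdős–Szekeres, any set of $n^{1-\varepsilon_r}/16$ or more vertices contains an $H$-independent set of size $k\ge n^\beta$. So Theorem 3 applies, and the red graph, which is the complement of $H$, contains $G$.

Hence there is $n_1(r)$ such that for $n\ge n_1(r)$
$$r_<(G,K_r)\le\lceil n^{1-\varepsilon_r}\,r_<(G,K_{r-1})\rceil\le2n^{1-\varepsilon_r}\,r_<(G,K_{r-1}).$$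
Now induct on $r$, starting from $r_<(G,K_2)=n$. Since $\varepsilon_r$ decreases in $r$, the degree hypothesis for $r$ implies the one for $r-1$. So the exponent of $n$ grows by $1-\varepsilon_r$ and the constant at most doubles. For $n<n_1(r)$ we use $r_<(G,K_r)\le r(K_n,K_r)<\infty$, which is absorbed in $C_r$ because the exponent in Theorem 2 is positive. $\square$

From now on the aim is Theorem 3. Throughout, think of the case $d=n$, $N\approx n^{2-\varepsilon}$, $G$ a matching.

## 3. Random placement, and the factor by which it misses

We want an order-preserving map $V(G)\to[N]$ sending no edge of $G$ to an edge of $H$. It is natural to confine each vertex to its own window, place it at random, and avoid the bad events with the Lovász Local Lemma. We recall the asymmetric form (Alon–Spencer, *The Probabilistic Method*, Lemma 5.1.1): if each event $E$ of a finite family is mutually independent of the events outside a set $\Gamma(E)$ (and other than $E$ itself), and there are $x_E\in[0,1)$ with $P(E)\le x_E\prod_{E'\in\Gamma(E)}(1-x_{E'})$ for all $E$, then with positive probability no event occurs. We use it in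 the following form.

**Lemma 1.** Let $(\omega_v)_{v\in V}$ be independent random variables, $V$ finite, and let $\mathcal E$ be a finite family of events, each $E$ determined by $(\omega_v)_{v\in\mathrm{vbl}(E)}$, $\mathrm{vbl}(E)\ne\emptyset$. If
$$\sum_{E:\,v\in\mathrm{vbl}(E)}2^{|\mathrm{vbl}(E)|}P(E)\le\tfrac14\qquad\text{for all }v,$$
then with positive probability no $E\in\mathcal E$ occurs.

**Proof.** Put $x_E=2^{|\mathrm{vbl}(E)|}P(E)$. Looking at any $v\in\mathrm{vbl}(E)$ we see $x_E\le\frac14$. Let $\Gamma(E)$ be the set of $E'\ne E$ sharing a variable with $E$. Summing the hypothesis over $v\in\mathrm{vbl}(E)$ gives $\sum_{E'\in\Gamma(E)}x_{E'}\le|\mathrm{vbl}(E)|/4$. On $[0,\frac12]$ we have $1-x\ge4^{-x}$: the right side is convex, the left side linear, and they agree at $0$ and $\frac12$. Therefore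
$$\prod_{E'\in\Gamma(E)}(1-x_{E'})\ge4^{-|\mathrm{vbl}(E)|/4}\ge2^{-|\mathrm{vbl}(E)|},$$
so $P(E)=2^{-|\mathrm{vbl}(E)|}x_E\le x_E\prod_{E'\in\Gamma(E)}(1-x_{E'})$, and the Local Lemma applies. $\square$

Now the first attempt. Let $V(G)=[n]$, put $m=\lfloor N/n\rfloor$, take consecutive windows $A_1<\dots<A_n$ of $m$ elements, and place vertex $i$ at a uniform point of $A_i$, independently. For an edge $ij$ of $G$ the bad event has probability $e_H(A_i,A_j)/m^2$ and two variables. By (H1) the sum in Lemma 1 at $i$ is at most $4\sum_je_H(A_i,A_j)/m^2\le4md/m^2=4d/m$. This is at most $\frac14$ if $m\ge16d$, for instance if $N\ge16nd$ (note that $16d$ is an integer).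

For $N=\lceil n^{1-\varepsilon}d\rceil$ the bound $4d/m$ is about $4n^{\varepsilon}$, and the loss is real. For large $n$ we have $m<d$. Let $G$ be a matching and let $H$ join $A_i$ completely to $A_j$ for each edge $ij$ of $G$. This $H$ is bipartite with all degrees at most $m<d$, so (H1) holds, and (H2) holds since every vertex set has an independent subset containing at least half of it. Yet every bad event has probability $1$.

A second thought is to use wider windows. Cut $V(G)$ into blocks $I_i$ of $t$ consecutive vertices, with $t$ a power of $n$ larger than $n^{\varepsilon}$, and windows $A_i$ of size $m\approx n^{-\varepsilon}dt$. Now $m$ is much larger than $d$, so no two windows can be completely joined. Edges of $G$ inside a block are harmless if $I_i$ is placed inside an $H$-independent set $X_i\subseteq A_i$; this is what (H2) is for. Let $m(i,j)$ be the number of $G$-edges between $I_i$ and $I_j$, and let $d(X,Y)$ be the density of $H$-edges between $X$ and $Y$. If $I_i$ is placed as a random run of consecutive elements of $X_i$, the local lemma wants the load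
$$\sum_jm(i,j)\,d(X_i,X_j)$$
to be smaller than a constant. We can arrange $\sum_jd(X_i,X_j)=O(n^\varepsilon/t)$, and we know $m(i,j)\le tD$. So our bound for the load is $O(tD\cdot n^\varepsilon/t)=O(n^{2\varepsilon})$. The block size $t$ cancels, and we are short by a factor $n^{2\varepsilon}$ whatever $t$ is. The rest of the proof gains this factor.

## 4. Sharing the load, and the density jumps that obstruct it

Identify each $X_i$ with $[Q]^\Lambda$ in lexicographic order, $[Q]=\{1,\dots,Q\}$. Charge each $G$-edge leaving block $i$ the density $d(X_i,X_j)$ of the pair it runs between. Cut $I_i$ into at most $q$ consecutive pieces, each carrying about a $1/q$ share of the load, and send the pieces in order into sub-rooms of $X_i$ given by consecutive values of the first digit. If densities did not change, each piece would carry $1/q$ of the old load. After $T$ rounds, with $T$ about $\varepsilon\log_2n$, the load would be divided by $q^T$, far more than $n^{2\varepsilon}$.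

But densities change. Suppose that $H$ between $X_v$ and $X_u$ consists of all pairs with equal next digits. The density is $1/Q$. A pair of sub-rooms has density $0$ if the digits differ and $1$ if they agree: the density jumps by a factor $Q$. On average over the choice of digits nothing is lost. However, averaging controls only the sum of the loads over all children of a node, and a single child may receive nearly all of it through such jumps.

The proof treats the two kinds of pairs separately. If the density rises by a factor less than $Q^{1/4}$, the sharing argument works up to that factor. If it rises by at least $Q^{1/4}$, we count the jump and discount the pair by a factor $\lambda^{-1}=q^{-1/2}$ for each counted jump. So the discounted load falls at every step. At the end the discount must be paid back. It is affordable when fewer than $T/3$ of the $T$ steps were jumps. Pairs with at least $T/3$ jumps must be rare for another reason: we split only at a sparse random set of digits, and an edge chosen at random from a set of not too small density has jumps at few digits, so the splitting digits rarely meet many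 of them.

Two tools are needed: a lemma that turns bounds on averages into one choice good at all nodes simultaneously (Lemma 2), and the statement about jumps (Lemma 3).

## 5. One choice for which every sum is small

A toy case shows the content of the next lemma. Let $|V|=M\geq 2$, let $\omega_v$ be uniform in $[M]$, and let $F_{vu}(x,y)=1$ if $x=y$ and $0$ otherwise. For each $v$ the expected sum $\sum_{u\ne v}F_{vu}(\omega_v,\omega_u)$ is $(M-1)/M\le1$. If all $\omega_v$ are equal, every sum is $M-1$; if they are distinct, every sum is $0$. The lemma says that one can always choose values with all sums at most a constant times the bound on the expectations. Markov's inequality and a union bound cannot give this, since there are $|V|$ sums. Lemma 1 cannot be applied directly to the event "the sum at $v$ is large", since it involves all variables and the weight $2^{|\mathrm{vbl}|}$ is then far too large. The remedy is to find, whenever a sum is large, a small set of variables that certifies it.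

**Lemma 2.** Let $V$ be finite and $(\omega_v)_{v\in V}$ independent, $\omega_v$ uniform on a finite nonempty set $\Omega_v$. Let $|P|\le3$. For $p\in P$ and $v\ne u$ let $F^p_{vu}:\Omega_v\times\Omega_u\to[0,\infty)$ with $F^p_{vu}(x,y)=F^p_{uv}(y,x)$. Suppose $\sum_{u\ne v}\mathbb EF^p_{vu}(\omega_v,\omega_u)\le b_p$ for all $v,p$, where $b_p>0$. Then there are values of the $\omega_v$ with $\sum_{u\ne v}F^p_{vu}(\omega_v,\omega_u)\le Kb_p$ for all $v$ and $p$.

**Proof.** Dividing $F^p$ by $b_p$, we may assume $b_p=1$.

**Step 1: discard values that are bad on average.** The purpose is a bound valid for each value of $\omega_v$, not only on average. Let $\Omega'_v$ be the set of $x\in\Omega_v$ with $\sum_u\mathbb EF^p_{vu}(x,\omega_u)\le12$ for all $p$. By Markov each $p$ excludes at most $\frac1{12}$ of $\Omega_v$, so $|\Omega'_v|\ge\frac34|\Omega_v|$. Let $\omega'_v$ be independent and uniform on $\Omega'_v$. For nonnegative $f$ we have $\mathbb Ef(\omega'_v)\le\frac43\mathbb Ef(\omega_v)$, hence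
$$\sum_u\mathbb EF^p_{vu}(x,\omega'_u)\le16\quad(x\in\Omega'_v),\tag{1}$$
$$\sum_u\mathbb EF^p_{vu}(\omega'_v,\omega'_u)\le\tfrac{16}9\le2.\tag{2}$$

**Step 2: dyadic classes and certificates.** The purpose is to define a family of events, each on few variables, whose absence bounds all sums. Let $K_0=256$ and $C_k=(2^{-k}K_0,2^{1-k}K_0]$ for $k\ge1$; these intervals partition $(0,K_0]$. The functions take finitely many values in total, so only finitely many $k$ matter, namely those for which $C_k$ contains a value. For $x\in\Omega'_v$ let
$$e_k(x)=e^p_{v,k}(x)=\sum_uP\big(F^p_{vu}(x,\omega'_u)\in C_k\big),\qquad N_k(x)=\big\lceil24\big(e_k(x)+2^{k/2}\big)\big\rceil .$$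
By (1), $\sum_k2^{-k}K_0\,e_k(x)\le16$. Also $N_k(x)\ge34$, because $24\sqrt2>33$. Consider the events

* $A^p_{vu}$, for unordered pairs $vu$: $F^p_{vu}(\omega'_v,\omega'_u)>K_0$;
* $B^p_{v,k,S}$, for $S\subseteq V\setminus\{v\}$: $N_k(\omega'_v)=|S|$ and $F^p_{vu}(\omega'_v,\omega'_u)\in C_k$ for all $u\in S$. Its variables are $\{v\}\cup S$, and we call $v$ its center.

**Step 3: if no event occurs, all sums are small.** Fix $v,p$ and write $e_k,N_k$ for the values at $x=\omega'_v$. No $F^p_{vu}$ exceeds $K_0$, and at most $N_k-1<24(e_k+2^{k/2})$ of the $u$ have $F^p_{vu}\in C_k$. So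
$$\sum_uF^p_{vu}\le\sum_{k\ge1}2^{1-k}K_0\cdot24\big(e_k+2^{k/2}\big)\le48\cdot16+48\cdot256\sum_{k\ge1}2^{-k/2}.$$
Since $\sum_{k\ge1}2^{-k/2}=1+\sqrt2$, the right side is below $768+29700<2^{15}=K$.

**Step 4: the hypothesis of Lemma 1.** Fix a variable $w$. We bound the sum of $2^{|\mathrm{vbl}(E)|}P(E)$ over the events $E$ involving $w$. We use $2^{k/2}\ge1+\frac{\ln2}2k\ge1+\frac k3$, so $48\cdot2^{k/2}\ge48+16k$.

*Events $A$.* By (2) and Markov, $\sum_uP(F^p_{wu}>256)\le\frac2{256}$, so these contribute at most $3\cdot4\cdot\frac2{256}=\frac3{32}$.

*Events $B$ with center $w$.* Fix $p,k$ and condition on $\omega'_w$; put $N=N_k(\omega'_w)$. Only sets with $|S|=N$ count. Given $\omega_w'$, the events $F^p_{wu}\in C_k$ are independent with probabilities summing to $e_k$, so the sum over $S$ of the products of these probabilities is at most $e_k^N/N!$. With $N!\ge(N/e)^N$ and $e_k\le N/24$ the conditional contribution is at most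
$$2^{N+1}\frac{e_k^N}{N!}\le2\Big(\frac{2e\,e_k}N\Big)^N\le2\Big(\frac{2e}{24}\Big)^N\le2\cdot4^{-N}.$$
As $N\ge24\cdot2^{k/2}$, this is at most $2\cdot2^{-48-16k}$, and summing over $k$ and the at most three $p$ gives less than $2^{-50}$.

*Events $B$ with $w\in S$ and center $v\ne w$.* Fix $p,k,v$, condition on $\omega'_v$ and put $N=N_k(\omega'_v)$. Summing over $S\ni w$ with $|S|=N$, the conditional contribution is at most
$$2^{N+1}\,P\big(F^p_{vw}\in C_k\mid\omega'_v\big)\,\frac{e_k^{N-1}}{(N-1)!}.$$
Since $N\ge34$, $\frac{e_k}{N-1}\le\frac{1}{24}\cdot\frac{N}{N-1}\le\frac{34}{24\cdot33}\le\frac1{23}$, so $\frac{e_k^{N-1}}{(N-1)!}\le(e/23)^{N-1}\le8^{-(N-1)}$. The contribution is thus at most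
$$2^{4-2N}P\big(F^p_{vw}\in C_k\mid\omega'_v\big)\le2^{4-48\cdot2^{k/2}}P\big(F^p_{vw}\in C_k\mid\omega'_v\big).$$
Take expectations and sum over $v$. By symmetry of $F^p$, by (2) at $w$, and by Markov, $\sum_vP(F^p_{vw}\in C_k)\le2\cdot2^k/256$. So for given $k,p$ we get at most $2^{4-48-16k}\cdot2^{k-7}=2^{-51-15k}$, and the sum over $k,p$ is below $2^{-50}$.

The total is below $\frac3{32}+2^{-49}<\frac14$. Lemma 1 gives values of the $\omega'_v$ for which no event occurs, and Step 3 finishes the proof. $\square$

## 6. A random edge has few density jumps

Let $T\ge1$ be an integer, $t=Q^{4T}$, $\Lambda_1=AT$ and $\Lambda=AT+4T+1$.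

**Definition (boxes, jumps, schedules, synchronized edges).** Let $E\subseteq[Q]^\Lambda\times[Q]^\Lambda$ and $z=(x,y)\in E$. The *level-$h$ box* of $z$ is the set of all $(x',y')$ such that $x',y'$ have the same first $h$ digits as $x,y$ respectively. Let $D_h(z)$ be the density of $E$ in this box, let $J_h(z)=D_h(z)/D_{h-1}(z)$, and let $\mathcal J(z)=\{h\le\Lambda_1:J_h(z)\ge Q^{1/4}\}$. A *schedule* is a set $\mathcal S=\{h_1<\dots<h_T\}$ with $h_g\in\{(g-1)A+1,\dots,gA\}$. The edge $z$ is *synchronized* for $\mathcal S$ if $|\mathcal J(z)\cap\mathcal S|\ge T/3$.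

To see ratios at work, replace $Q$ by $2$ and take two digits. Let $E$ consist of the four pairs with $x_1=y_1=1$ and the single pair $z^*=(22,22)$. Then $D_0=\frac5{16}$. For $z^*$ the level-$1$ box has density $\frac14$, so $J_1=\frac45$ and $J_2=4$. For the other four edges $J_1=\frac{16}5$ and $J_2=1$. The product $J_1J_2$ always equals $1/D_0$, so a large ratio must be balanced by a low initial density or by other ratios below $1$; and only one edge in five passes through the sparse box. Both effects are used below.

The schedule has to be random. Fix a schedule $\mathcal S$ and let $E$ be the set of pairs with $x_h=y_h$ for all $h\in\mathcal S$. Its density is $Q^{-T}\ge t^{-3}$, and $J_h=Q$ for $h\in\mathcal S$, $J_h=1$ otherwise, so every edge is synchronized for $\mathcal S$. For a schedule disjoint from $\mathcal S$, no edge of the same $E$ is synchronized.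

**Lemma 3.** Suppose $E$ has density $\delta\ge t^{-3}$. If $\mathcal S$ is random with independent $h_g$, each uniform in its window, then the expected number of synchronized edges is at most $2^{1-40T}|E|$.

**Proof.** Let $z\in E$ be uniform and independent of $\mathcal S$. We must show that $z$ is synchronized with probability at most $2\cdot2^{-40T}$.

**Step 1: falling ratios are exponentially unlikely.** Condition on the level-$(h-1)$ box of $z$, which determines all earlier boxes. It has $Q^2$ level-$h$ sub-boxes of equal size. A sub-box of density $J$ times that of the box contains a fraction $J/Q^2$ of the edges of the box, so it is the one containing $z$ with probability $J/Q^2$. Summing over the at most $Q^2$ sub-boxes with ratio at most $y$ gives $P(J_h\le y\mid\text{box})\le y$. So $Y_h:=\max(0,-\ln J_h)$ satisfies $P(Y_h\ge y\mid\text{box})\le e^{-y}$ for $y>0$, and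
$$\mathbb E\big[e^{Y_h/2}\mid\text{box}\big]\le1+\int_0^\infty\tfrac12e^{y/2}e^{-y}\,dy=2 .$$
Conditioning successively, $\mathbb E\exp\big(\frac12\sum_{h\le\Lambda_1}Y_h\big)\le2^{\Lambda_1}$.

**Step 2: many jumps force much falling.** The ratios telescope:
$$\sum_{h\le\Lambda_1}\ln J_h=\ln\frac{D_{\Lambda_1}(z)}\delta\le\ln\frac1\delta\le3\ln t=12T\ln Q\le\tfrac18\zeta\Lambda_1\ln Q,$$
the last since $\zeta\Lambda_1=\zeta AT=128T$ and $128\ge96$. If $|\mathcal J(z)|\ge\zeta\Lambda_1$, then $\sum\ln^+J_h\ge\frac14\zeta\Lambda_1\ln Q$, where $\ln^+=\max(0,\ln)$, and so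
$$\sum_{h\le\Lambda_1}Y_h=\sum\ln^+J_h-\sum\ln J_h\ge\tfrac18\zeta\Lambda_1\ln Q .$$
By Step 1 and Markov this has probability at most $2^{\Lambda_1}e^{-\zeta\Lambda_1\ln Q/16}$. Since $\zeta\ln Q/16=2^{-124}\cdot2^{130}\ln2/16=4\ln2$, this equals $2^{\Lambda_1-4\Lambda_1}=2^{-3AT}\le2^{-40T}$.

**Step 3: few jumps are rarely met by the schedule.** Fix $z$ with $|\mathcal J(z)|<\zeta\Lambda_1$. Then $|\mathcal J(z)\cap\mathcal S|$ is a sum of $T$ independent indicators, one for each window, with total mean $\mu=|\mathcal J(z)|/A<\zeta T$. Let $k=\lceil T/3\rceil$. A union bound over the $k$-sets of windows gives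
$$P\big(|\mathcal J(z)\cap\mathcal S|\ge k\big)\le\frac{\mu^k}{k!}\le\Big(\frac{e\mu}k\Big)^k\le(3e\zeta)^{T/3}\le2^{-40T},$$
where we used $e\mu/k\le3e\zeta<1$, $k\ge T/3$ and $3e\zeta<2^4\cdot2^{-124}=2^{-120}$. Adding Steps 2 and 3 gives the lemma. $\square$

## 7. Blocks, independent rooms and a good schedule

We start the proof of Theorem 3. Let $G,H,d,N,\beta,\varepsilon,D$ be as there, and put
$$T=\Big\lfloor\frac\beta{A+5}\log_Qn\Big\rfloor,\qquad t=Q^{4T},\quad\Lambda_1=AT,\quad\Lambda=AT+4T+1,\quad S_0=Q^\Lambda .$$
Choose $n_0(\beta)$ so large that for $n\ge n_0(\beta)$ we have $T\ge1$, $n^{1-\varepsilon}\ge4$ and $2^{32}n^{-6\varepsilon}\le\frac1{64}$. Since $T\ge1$, $S_0\le Q^{(A+5)T}\le n^\beta$, and in particular $t\le n$. Of the $\Lambda$ digits, the first $AT$ are for $T$ splits at scheduled positions, and the last $4T+1$ leave space for the final placement. Let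
$$B=\lceil n/t\rceil\le2n/t,\qquad m=\lfloor N/2B\rfloor,\qquad\Delta_0=32n^\varepsilon .$$
Since $N/2B\ge n^{1-\varepsilon}d\cdot t/(4n)=n^{-\varepsilon}dt/4\ge n^{1-\varepsilon}/4\ge1$, rounding down loses at most a factor $2$: $m\ge n^{-\varepsilon}dt/8$, hence $4d/m\le\Delta_0/t$.

**Step 1a: random independent rooms.** The purpose is to find, for each block, an $H$-independent set $X_i$ such that the total density from $X_i$ to the others is small. Take intervals $A_1<\dots<A_{2B}$ of $m$ elements each in $[N]$. As long as fewer than $m/2$ elements of $A_i$ are covered, more than $m/2\ge n^{1-\varepsilon}t/16\ge n^{1-\varepsilon}/16$ are uncovered, so (H2) gives an $H$-independent set of at least $n^\beta\ge S_0$ uncovered elements; keep exactly $S_0$ of them. This yields a family $\mathcal F_i$ of disjoint $H$-independent sets of size exactly $S_0$ that covers at least $m/2$ elements of $A_i$. Identify each $X\in\mathcal F_i$ with $[Q]^\Lambda$ so that the order of $[N]$ becomes the lexicographic order. Let $X_i\in\mathcal F_i$ be uniform and independent. For $i\ne j$ the expectation of $d(X_i,X_j)$ is at most $e_H(A_i,A_j)/(m/2)^2$,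 so by (H1)
$$\sum_{j\ne i}\mathbb E\,d(X_i,X_j)\le\frac4{m^2}\cdot md=\frac{4d}m\le\frac{\Delta_0}t.\tag{3}$$

**Step 1b: a schedule with few synchronized edges.** For a schedule $\mathcal S$ let $d^s_{\mathcal S}(X_i,X_j)$ be the density of synchronized edges, with $E$ the set of all $H$-edges between $X_i$ and $X_j$, if $d(X_i,X_j)\ge t^{-3}$, and $0$ otherwise. This is symmetric in $i,j$, since exchanging the coordinates does not change box densities. By Lemma 3, for each outcome of the rooms the average of $d^s_{\mathcal S}(X_i,X_j)$ over random $\mathcal S$ is at most $2^{1-40T}d(X_i,X_j)$. So by (3) the quantity $\sigma_i(\mathcal S)=\sum_{j\ne i}\mathbb E\,d^s_{\mathcal S}(X_i,X_j)$ has average over $\mathcal S$ at most $2^{1-40T}\Delta_0/t$. Fix $\mathcal S$ with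
$$\sum_{i=1}^{2B}\sigma_i(\mathcal S)\le2B\cdot2^{1-40T}\Delta_0/t .$$
Fewer than $B$ indices have $\sigma_i>2^{2-40T}\Delta_0/t$. Keep $B$ indices with $\sigma_i\le2^{2-40T}\Delta_0/t$ and relabel them $1<\dots<B$. This is why we started with $2B$ intervals.

**Step 1c: fix the rooms.** Apply Lemma 2 to the kept indices, with $\omega_i=X_i$, $F^1=d(X_i,X_j)$, $b_1=\Delta_0/t$ and $F^2=d^s_{\mathcal S}(X_i,X_j)$, $b_2=2^{2-40T}\Delta_0/t$. We fix $X_1<\dots<X_B$ with, for all $i$,
$$\sum_{j\ne i}d(X_i,X_j)\le U_0:=\frac{K\Delta_0}t,\qquad\sum_{j\ne i}d^s_{\mathcal S}(X_i,X_j)\le4K\,2^{-40T}\frac{\Delta_0}t.\tag{4}$$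

Split $V(G)$ into $B$ consecutive intervals $I_1<\dots<I_B$ of at most $t$ vertices; $I_i$ will be embedded into $X_i$. An edge of $G$ is *live* if it joins different $I_i$'s. Edges that are not live go to non-edges of $H$ automatically, since $X_i$ is independent. Let $E^1$ be the set of $H$-edges between different $X_i,X_j$ that are synchronized or satisfy $d(X_i,X_j)<t^{-3}$, and let $d^1$ denote density of $E^1$. So $E^1$ consists of the edges to which the discounting will not apply, and $d^1(X_i,X_j)\le d^s_{\mathcal S}(X_i,X_j)+t^{-3}$. From now on $\mathcal S$, the $X_i$ and $E^1$ are fixed.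

## 8. The discounted load falls at every split

**Definition (nodes and rooms).** The nodes of level $0$ are $1,\dots,B$, with intervals $I_i$ and rooms $X_i$. At every stage a node $v$ has a nonempty interval $I_v$ of vertices of $G$ (nodes with empty interval are discarded) and a room $X_v$, the set of elements of some $X_i$ with a prescribed prefix; $i$ is the *top block* of $v$. At each stage all prefixes have the same length, the intervals of the nodes partition $V(G)$, distinct nodes of the same top block have distinct prefixes, and the order of the intervals agrees with the order of the rooms.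

For instance, with $Q=4$ and $q=2$ instead of the true values, let $v$ have interval $\{5,\dots,10\}$ and prefix $3$. A split may cut it into $\{5,6,7\}$ and $\{8,9,10\}$ and give these the prefixes $32$ and $33$, or $31,32$, or $33,34$: two consecutive next digits after a shift $r_v\in\{0,1,2\}$.

For nodes $v,u$ of the same stage and different top blocks let $m(v,u)$ be the number of $G$-edges between $I_v$ and $I_u$, and write $d(v,u)=d(X_v,X_u)$, $d^1(v,u)=d^1(X_v,X_u)$. Let $s(v,u)$ be the number of digits $h\in\mathcal S$ already used at which the density of the pair's box after fixing digit $h$ is at least $Q^{1/4}$ times its density before. For example, if two splits have been made, with density ratios $Q^{1/2}$ and $1$ at the two split digits, then $s(v,u)=1$. Pairs of density $0$ contribute $0$ to everything below, keep density $0$ in all sub-rooms, and are ignored. All sums over $u$ run over nodes of other top blocks, and all functions to which Lemma 2 is applied are set to $0$ on pairs of nodes of the same top block. Put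
$$\Phi(v)=\sum_um(v,u)\,\lambda^{-s(v,u)}d(v,u),\qquad U(v)=\sum_{u:\,m(v,u)\ge1}d(v,u),\qquad w^1(v)=\sum_um(v,u)\,d^1(v,u).$$
Here $\Phi$ is the discounted load, and $w^1$ is the load coming from $E^1$. The role of $U$ is to show that no single vertex carries too much of the load, so that the load can be cut into small pieces. Let
$$\Phi_0=tDU_0=DK\Delta_0,\qquad W_0=D\big(4K\Delta_02^{-40T}+t^{-2}\big),$$
$$\Phi_g=q^{-5g/12}\Phi_0,\qquad U_g=q^{3g}U_0,\qquad W_g=2^{32g}W_0 .$$

**Claim.** For $0\le g\le T$ we can reach level-$g$ nodes, with prefix length $h_g$ (where $h_0=0$), such that $\Phi(v)\le\Phi_g$, $U(v)\le U_g$ and $w^1(v)\le W_g$ for all of them.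

**Step 2a: level $0$.** Here the bounds come from (4). A block has at most $t$ vertices of degree at most $D$, so $m(i,j)\le tD$ and $\sum_jm(i,j)\le tD$. All $s$ are $0$. Thus $U(i)\le U_0$, $\Phi(i)\le tDU_0=\Phi_0$, and
$$w^1(i)\le tD\cdot4K2^{-40T}\frac{\Delta_0}t+tD\cdot t^{-3}=W_0 .$$

Now let $0\le g\le T-1$ and suppose level $g$ has been reached.

**Step 2b: idle step.** The purpose is to skip the digits strictly between $h_g$ and $h_{g+1}$ at the cost of a single factor $K$, however many they are. Let $\ell=h_{g+1}-h_g-1$. Each level-$g$ node $v$ chooses a string $\omega_v\in[Q]^\ell$ (possibly empty), and $X_v$ is replaced by its elements whose next digits are $\omega_v$. The boxes so obtained from the pair $v,u$ have equal size and partition $X_v\times X_u$, so for independent uniform $\omega_v,\omega_u$ the expected new $d(v,u)$ and $d^1(v,u)$ equal the old values. The numbers $m(v,u)$ and $s(v,u)$ do not change. Apply Lemma 2 to the new values of $m\lambda^{-s}d$, $\mathbf 1[m\ge1]\,d$ and $m\,d^1$, with $b=\Phi_g,U_g,W_g$. We get choices after which, for all $v$,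
$$\Phi(v)\le K\Phi_g,\qquad U(v)\le KU_g,\qquad w^1(v)\le KW_g.\tag{5}$$
Distinct prefixes stay distinct, and the order of rooms does not change.

**Step 2c: cutting the intervals.** The purpose is to share the discounted load of each node. From here on $d(v,u)$, $s(v,u)$ are the values after the idle step. For $j\in I_v$ let
$$\varphi_j=\sum_k\lambda^{-s(v,u(k))}d(v,u(k)),$$
summed over live edges $jk$, where $u(k)$ is the node with $k\in I_{u(k)}$. Then $\sum_{j\in I_v}\varphi_j=\Phi(v)\le K\Phi_g$. Each of the at most $D$ terms of $\varphi_j$ is at most $U(v)$, since $m(v,u(k))\ge1$. So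
$$\varphi_j\le D\,U(v)\le DKU_g\le\frac{K\Phi_g}q .$$
The last inequality says $q^{3g+5g/12+1}\le t$, because $\Phi_g/(DU_g)=t\,q^{-5g/12-3g}$. It holds, since $\frac{41}{12}g+1\le4(T-1)+1\le4T$ and $q^{4T}\le Q^{4T}=t$.

Cut $I_v$ greedily into consecutive intervals $I_{v_1}<I_{v_2}<\cdots$, each maximal with $\varphi$-sum at most $3K\Phi_g/q$. Every interval but the last has sum more than $2K\Phi_g/q$, since adding the next vertex would exceed $3K\Phi_g/q$ and that vertex has $\varphi$ at most $K\Phi_g/q$. So there are at most $q/2+1\le q$ intervals.

**Step 2d: choosing the next digits.** The purpose is to place the children so that $U$, $w^1$ and the jumping part of $\Phi$ are under control. Node $v$ chooses $r_v\in\{0,\dots,Q-q\}$, and child $v_i$ gets as room the elements of $X_v$ with next digit $r_v+i\in[Q]$. For uniform $r_v$ each digit value has probability at most $\frac1{Q-q+1}\le\frac2Q$ for child $v_i$. Since $d(v,u)$ is the average of the densities of the $Q^2$ sub-boxes, for independent uniform $r_v,r_u$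
$$\mathbb E\,d(v_i,u_l)\le4d(v,u),\qquad\mathbb E\,d^1(v_i,u_l)\le4d^1(v,u).\tag{6}$$
Apply Lemma 2, with the level-$g$ nodes as $V$ and $\omega_v=r_v$, to the three symmetric functions

* $\sum_{i,l}m(v_i,u_l)\,\lambda^{-s(v,u)-1}d(v_i,u_l)\,\mathbf 1\big[d(v_i,u_l)\ge Q^{1/4}d(v,u)\big]$, with $b=4\lambda^{-1}K\Phi_g$;
* $\sum_{i,l:\,m(v_i,u_l)\ge1}d(v_i,u_l)$, with $b=4q^2KU_g$;
* $\sum_{i,l}m(v_i,u_l)\,d^1(v_i,u_l)$, with $b=4KW_g$.

These $b$ are admissible. For the first and third, use (6), $\sum_{i,l}m(v_i,u_l)=m(v,u)$ and (5). For the second, there are at most $q^2$ pairs $(i,l)$, and some $m(v_i,u_l)\ge1$ only if $m(v,u)\ge1$; then use (6) and (5). Lemma 2 yields choices for which the sums over $u$ are at most $Kb$ for every $v$. A child's quantities are among the terms of the parent's sums, so for every child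
$$U(v_i)\le4K^2q^2U_g\le q^3U_g=U_{g+1},\qquad w^1(v_i)\le4K^2W_g=2^{32}W_g=W_{g+1},$$
where $4K^2=2^{32}\le q$. Moreover, for pairs with ratio at least $Q^{1/4}$ the count $s$ increases by $1$, so the part of $\Phi(v_i)$ coming from these pairs is at most $4K^2\lambda^{-1}\Phi_g=4K^2q^{-1/2}\Phi_g$.

**Step 2e: the part of $\Phi$ without a jump.** Here sharing works deterministically. For the other pairs $s$ is unchanged and $d(v_i,u_l)<Q^{1/4}d(v,u)$. Let $m(v_i,u)=\sum_lm(v_i,u_l)$ be the number of $G$-edges between $I_{v_i}$ and $I_u$. The remaining part of $\Phi(v_i)$ is at most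
$$Q^{1/4}\sum_u\lambda^{-s(v,u)}d(v,u)\,m(v_i,u)=Q^{1/4}\sum_{j\in I_{v_i}}\varphi_j\le3KQ^{1/4}q^{-1}\Phi_g\le K^2q^{-1/2}\Phi_g,$$
because $Q^{1/4}\le2q^{1/4}$ and $6q^{-1/4}\le K$. Together with Step 2d,
$$\Phi(v_i)\le5K^2q^{-1/2}\Phi_g\le q^{-5/12}\Phi_g=\Phi_{g+1},$$
since $q^{1/12}\ge5K^2$.

**Step 2f: the structure is preserved.** The children's intervals partition $I_v$, children of $v$ get increasing digits in the order of their intervals, and nodes of the same top block whose prefixes already differ keep their lexicographic order. The prefix length is now $h_{g+1}$. This proves the Claim. $\square$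

## 9. Paying back the discount and placing the vertices

**Step 3: the true load at level $T$ is small.** We now remove the discount. Let $v,u$ be level-$T$ nodes in different top blocks $i,j$ with $d(v,u)>0$. There are three cases.

If $d(X_i,X_j)<t^{-3}$, then all $H$-edges between $X_i$ and $X_j$ lie in $E^1$, so $d(v,u)=d^1(v,u)$.

Otherwise, consider an $H$-edge $z$ between $X_v$ and $X_u$. Its boxes at levels up to $h_T$ are exactly those of the pair and its ancestors, and a split at digit $h\in\mathcal S$ compares prefix lengths $h-1$ (after the idle step) and $h$, as does $J_h$. So $|\mathcal J(z)\cap\mathcal S|=s(v,u)$ for every such $z$. If $s(v,u)\ge T/3$, all these edges are synchronized and again $d(v,u)=d^1(v,u)$.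

If $s(v,u)<T/3$, then $\lambda^{s(v,u)}\le\lambda^{T/3}=q^{T/6}$, so $d(v,u)\le q^{T/6}\lambda^{-s(v,u)}d(v,u)$.

Summing with weights $m(v,u)$ and using the Claim,
$$w(v):=\sum_um(v,u)\,d(v,u)\le W_T+q^{T/6}\Phi_T .$$
Here $t^{-2}=Q^{-8T}\le2^{-40T}$, so $W_T\le2^{32T}D(4K\Delta_0+1)2^{-40T}=D(4K\Delta_0+1)2^{-8T}$. And $q^{T/6}\Phi_T=q^{T/6-5T/12}DK\Delta_0=q^{-T/4}DK\Delta_0\le2^{-8T}DK\Delta_0$. Since $D=n^\varepsilon$ and $5K\Delta_0+1=5\cdot2^{20}n^\varepsilon+1\le2^{24}n^\varepsilon$,
$$w(v)\le2^{24}n^{2\varepsilon}2^{-8T}.$$
Finally $T>\frac\beta{A+5}\log_Qn-1=\frac{\beta}{(A+5)a}\log_2n-1=\varepsilon\log_2n-1$, so $2^{-8T}\le2^8n^{-8\varepsilon}$ and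
$$w(v)\le2^{32}n^{-6\varepsilon}\le\tfrac1{64}.\tag{7}$$
This gains the factor $n^{2\varepsilon}$ that was missing in Section 3.

**Step 4: random shifts inside the rooms.** Now the placement of Section 3 works. Each level-$T$ room has
$$\rho=Q^{\Lambda-h_T}\ge Q^{\Lambda-AT}=Q^{4T+1}\ge2t\ge2|I_v|$$
elements. Choose independent uniform $\tau_v\in\{0,\dots,\rho-|I_v|\}$ and map the $j$-th vertex of $I_v$ to the $(\tau_v+j)$-th element of $X_v$. The rooms are in the same order as the intervals and distinct rooms of the same top block are disjoint and ordered lexicographically, so the result is an order-preserving injection $V(G)\to[N]$.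

A given vertex of $I_v$ hits a given element of $X_v$ with probability at most $\frac1{\rho-|I_v|+1}\le\frac2\rho$. For nodes $v,u$ of different top blocks let $E_{vu}$ be the event that some $G$-edge between $I_v$ and $I_u$ is mapped to an $H$-edge. There are $m(v,u)$ such $G$-edges and $d(v,u)\rho^2$ edges of $H$ between the rooms, so
$$P(E_{vu})\le m(v,u)\cdot d(v,u)\rho^2\cdot\Big(\frac2\rho\Big)^2=4m(v,u)\,d(v,u).$$
Each $E_{vu}$ depends on two variables, and by (7) $\sum_u2^2P(E_{vu})\le16\,w(v)\le\frac14$. Lemma 1 gives values of the $\tau_v$ for which no $E_{vu}$ occurs. Then no live edge of $G$ goes to an edge of $H$. The remaining edges of $G$ have both ends in some $I_i$ and go into the $H$-independent set $X_i$. So the complement of $H$ contains $G$ as an ordered graph, which proves Theorem 3. $\square$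

By Section 2, Theorems 1 and 2 follow: with $\varepsilon=2^{-264}$ we have $r_<(M_n,K_3)=O(n^{2-\varepsilon})$, uniformly over all ordered matchings $M_n$.
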